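# No finite set of identities suffices for ordinal arithmetic with multiplication

## Theorem 1: the identities $J_p$ escape every finite basis

Throughout, ordinals carry their usual non-commutative sum $+$, product $*$ (also written by juxtaposition) and power $x^y$, with $x^0=1$ for all $x$ (so $0^0=1$) and $0^y=0$ for $y>0$. The structure on $\varepsilon_0$ has as universe the set of ordinals less than $\varepsilon_0$. For $k\ge 1$, $\bar k$ is the closed term $(\cdots(1+1)+\cdots)+1$ with $k$ ones.

**Theorem 1.** The equational theory of $(\varepsilon_0;+,*,\hat{\ },0,1)$ is not finitely axiomatizable. More generally, let $\{+,*,1\}\subseteq L\subseteq\{+,*,\hat{\ },0,1\}$, and let $A$ be the $L$-structure on an ordinal $\lambda>\omega$ closed under the operations of $L$ (or on all ordinals). For an odd prime $p$ let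
$$J_p:\qquad (\bar p*x+x)+x=(x+\bar p*x)+x .$$

1. Each $J_p$ is true in $A$.
2. For a term $l$ let $V(l)$ be the set of values of subterms of $l$ under assignments of the variables into $\{0,1,2\}$; it is a finite set of natural numbers. If $E$ is a set of identities true in $A$ and $p\notin V(l)\cup V(r)$ for every $(l=r)\in E$, then $E\not\vdash J_p$.

Consequently, if $E$ is a finite set of identities true in $A$, then for every large enough prime $p$ the true identity $J_p$, in the single variable $x$, is not provable from $E$. More precisely, every equational axiomatization of $A$ must contain, for each odd prime $p$, an identity with a subterm that takes the value $p$ at some $\{0,1,2\}$-assignment. Already $(\varepsilon_0;+,*,1)$ has no finite equational basis.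

Let us unpack this. An *identity* $s=t$ is a pair of terms; it is *true* in a structure if both sides agree under every assignment of elements to the variables. The *equational theory* is the set of all true identities. $E\vdash s=t$ means that $s=t$ follows from $E$ by equational logic: reflexivity, symmetry, transitivity, substitution of terms for variables, and replacement inside a larger term. All we need about $\vdash$ is soundness: if every identity of $E$ is true in a structure $M$ and $E\vdash s=t$, then $s=t$ is true in $M$. So to prove $E\not\vdash J_p$ we must produce a structure that satisfies $E$ and violates $J_p$.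

The set $V(l)$ is finite because $l$ has finitely many subterms and variables. For example, $V((y+z)+w)=\{0,1,\dots,6\}$, $V((y*z)*w)=\{0,1,2,4,8\}$ and $V(\bar 5)=\{1,\dots,5\}$. Every term containing a variable has $2\in V(l)$, which is one reason why the theorem speaks of odd primes.

The consequences follow at once from parts 1 and 2. If $E$ is finite, the union of the sets $V(l)\cup V(r)$ over $(l=r)\in E$ is finite, so part 2 applies to each odd prime beyond its maximum. If $E$ axiomatizes the theory of $A$, then $E\vdash J_p$ by part 1, so by part 2 some identity in $E$ has $p\in V(l)\cup V(r)$. The first and last sentences of the theorem are the cases $\lambda=\varepsilon_0$ with $L=\{+,*,\hat{\ },0,1\}$ and $L=\{+,*,1\}$.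

It helps to see $J_3$ at work. At a finite $x$ both sides are $5x$. At $x=\omega+2$ we have $3x=\omega+6$, and the two sides are
$$\omega+6+\omega+2+\omega+2=\omega3+2,\qquad \omega+2+\omega+6+\omega+2=\omega3+2 .$$
The finite tails of the first two blocks are swallowed by the next $\omega$; only the last tail survives. So the first two blocks may be exchanged. The last may not: $x+x+\bar 3*x$ has value $\omega3+6$ here.

We use the following textbook facts. Sum and product are associative, $a(b+c)=ab+ac$, $a\le a+b$ and $b\le a+b$; if $a,b\ge1$ then $a,b\le ab$; if $a\ge2$ and $b\ge 1$ then $a,b\le a^b$. Every $x>0$ can be written $x=\omega^e a+\rho$ with $0<a<\omega$ and $\rho<\omega^e$; $\omega^e$ is its *leading power*. Finally, absorption: if $\rho<\omega^e\le T$ then $\rho+T=T$.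

## Fourteen identities and two three-element algebras

The question behind Theorem 1 is posed on the page "I want to know if there is a finite set of identities that characterize the equational theory of the ordinal $\varepsilon0$ under addition, multiplication, expo" (https://math.techqa.club/equational-theory-of-varepsilon-0-under-the-signature-exp-01-3933693), with the conjecture that the following true identities suffice.

- (E1) $x+0=x$
- (E2) $0+x=x$
- (E3) $(x+y)+z=x+(y+z)$
- (E4) $x*0=0$
- (E5) $0*x=0$
- (E6) $x*1=x$
- (E7) $1*x=x$
- (E8) $(x*y)*z=x*(y*z)$
- (E9) $x*(y+z)=(x*y)+(x*z)$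
- (E10) $x^0=1$
- (E11) $x^1=x$
- (E12) $1^x=1$
- (E13) $x^y*x^z=x^{y+z}$
- (E14) $(x^y)^z=x^{y*z}$

**Theorem 2.** The identities (E1)–(E14) do not axiomatize the equational theory of $(\varepsilon_0;+,*,\hat{\ },0,1)$. For instance $x+y+x+y=y+x+x+y$ and $x*0^x=0$ are true in $\varepsilon_0$, but neither follows from the list.

The truth of the first identity rests on a lemma that we shall use again for Theorem 3.

**Lemma 1.** If $T\ge x$ and $T\ge y$, then $x+y+T=y+x+T$.

*Proof.* If $x$ or $y$ is $0$ there is nothing to prove. Otherwise let $\omega^e,\omega^{e'}$ be the leading powers of $x,y$.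

If $e=e'$, write $x=\omega^ea+\rho$ and $y=\omega^eb+\rho'$ with $0<a,b<\omega$ and $\rho,\rho'<\omega^e$. By absorption $x+y=\omega^e(a+b)+\rho'$ and $y+x=\omega^e(a+b)+\rho$. Since $T\ge\omega^e$, also $\rho+T=T=\rho'+T$, and both sides of the claim equal $\omega^e(a+b)+T$.

If $e<e'$, then $x<\omega^{e'}\le y\le T$, so $x+y=y$ and $x+T=T$. Both sides equal $y+T$. The case $e>e'$ is symmetric. $\square$

*Proof of Theorem 2.*

**Step 1: truth.** Lemma 1 with $T=x+y$ gives $x+y+x+y=y+x+x+y$. For the second identity: if $x=0$ the left side is $0*1=0$; if $x>0$ it is $x*0=0$.

**Step 2: a model of the list in which the first identity fails.** Let $N=\{0,1,a\}$, where $u+v=u$ if $u\ne0$ and $0+v=v$; for $*$, $0$ is absorbing, $1$ is a unit and $a*a=a$; and $u^0=1$, $u^v=u$ for $v\ne0$. We check the list.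

- (E1)–(E3): a sum is its first nonzero summand ($0$ if there is none), so $+$ is associative with unit $0$.
- (E4)–(E8): clear from the definition of $*$.
- (E9): clear if $x=0$ or $y=0$. If $x,y\ne0$, then $xy\ne0$ and $y+z=y$, so both sides are $xy$.
- (E10)–(E12): clear.
- (E13): clear if $y=0$ or $z=0$. Otherwise $y+z\ne0$ and the identity says $xx=x$, which holds for all three elements.
- (E14): if $y=0$ or $z=0$ both sides are $1$. Otherwise $yz\ne0$ and both sides are $x$.

At $x=1$, $y=a$ we get $x+y+x+y=1$ but $y+x+x+y=a$.

**Step 3: a model of the list in which the second identity fails.** On the chain $0<a<1$ put $+=\max$, $*=\min$ and $x^y=\max(x,y')$, where $0'=1$, $a'=a$, $1'=0$. (E1)–(E9) are laws of distributive lattices with bounds $0,1$. Next, $x^0=\max(x,1)=1$, $x^1=\max(x,0)=x$, $1^x=1$. Since $'$ reverses the order,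
$$x^{y+z}=\max(x,\min(y',z'))=\min(\max(x,y'),\max(x,z'))=x^y*x^z,$$
$$(x^y)^z=\max(x,y',z')=\max(x,\min(y,z)')=x^{y*z}.$$
But $a*0^a=\min(a,\max(0,a'))=\min(a,a)=a\ne0$. $\square$

These two algebras give no information on $J_p$. In $N$ both sides of $J_p$ have value $x$, since $\bar p$ has value $1$. In the chain $+$ is commutative, so $J_p$ holds. For Theorem 1 we need other models. Theorem 1 does apply to the list: the odd primes in the sets $V$ of (E1)–(E14) are $3$ and $5$. Indeed (E3) gives exactly $0,\dots,6$; the values in (E9) are among $0,1,2,3,4,6,8$; in (E13) and (E14) the exponents are at most $4$ and the remaining values are $0$ or powers of $2$; the other identities give only $0,1,2,4,8$. So (E1)–(E14) do not prove $J_7$.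

## Words and last occurrences: addition alone

Before multiplication enters, the situation is tame.

**Theorem 3.** Let $\lambda\ge\omega^2$ be closed under $+$ (e.g. $\lambda=\varepsilon_0$). The equational theory of $(\lambda;+,0,1)$ is axiomatized by associativity, $x+0=x=0+x$, and
$$(S)\quad x+y+z+x+w+y=y+x+z+x+w+y,\qquad (S_1)\quad 1+x+w+x=x+1+w+x .$$
Without the constant $1$, omit $(S_1)$.

Small cases first. $1+x=x+1$ fails at $x=\omega$, but $1+x+x=x+1+x$ is true: it is $(S_1)$ with $w=0$. And $x+y+x=y+x+x$ fails at $x=1$, $y=\omega$: the values are $\omega+1$ and $\omega+2$. The finite number left at the end records which letters stand after the last $y$.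

*Proof.*

**Step 1: truth.** $(S)$ is Lemma 1 with $T=z+x+w+y$, which is $\ge x$ and $\ge y$. $(S_1)$ is trivial for $x=0$; for $x\ge1$ it is Lemma 1 applied to $1$ and $x$ with $T=w+x\ge x\ge1$.

**Step 2: invariants of a true identity.** Modulo associativity and the $0$-laws, terms are words in the variables and the letter $1$, with $0$ the empty word. Let $u=v$ be true in $\lambda$. Evaluating at natural numbers, the value of a word is $\sum_b(\#b)\,m_b+\#1$. So $u$ and $v$ contain each variable, and the letter $1$, equally often.

Let $a$ be a variable occurring in them. Put $a=\omega$ and let every other variable $b$ be a natural number $m_b$. Everything finite before the last $a$ is absorbed, so the value is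
$$\omega\cdot\#a+\sum_b(\#b\text{ in the suffix})\,m_b+(\#1\text{ in the suffix}),$$
where the suffix is the part of the word after the last $a$. These values lie below $\omega^2\le\lambda$. As the $m_b$ vary, we see that the suffixes of $u$ and $v$ after the last $a$ have the same letter counts. The last $a$ precedes the last $b$ iff $b$ occurs in the suffix after the last $a$; so the last occurrences come in the same order in $u$ and $v$. Hence
$$u=U_0a_1U_1a_2\cdots a_kU_k,\qquad v=V_0a_1V_1a_2\cdots a_kV_k,$$
where the displayed $a_i$ are the last occurrences of the variables and $U_i,V_i$ are words over $\{a_{i+1},\dots,a_k,1\}$. For $1\le i<k$, the counts of $U_i$ are those of the suffix after the last $a_i$, minus those of the suffix after the last $a_{i+1}$, minus one $a_{i+1}$. For $i=k$ they are those of the suffix after $a_k$; for $i=0<k$ subtract from the total counts; if $k=0$ they are the total counts. So $U_i$ and $V_i$ have equal letter counts for every $i$.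

**Step 3: derivation.** $U_k=V_k$, since both consist of the same number of $1$'s. Let $i<k$. We show that any two adjacent distinct letters in $U_i$ may be swapped. If they are variables $x,y$, the word is $P\,x\,y\,Q$, and both $x$ and $y$ occur in $Q$, namely at their displayed last occurrences. If that of $x$ comes first, $Q=z\,x\,w\,y\,R$ and $(S)$ applies; if that of $y$ comes first, $Q=z\,y\,w\,x\,R$ and $(S)$ with $x,y$ interchanged applies. Here $z$ or $w$ may be empty, that is, $0$. If the letters are $1$ and $x$, then $x$ occurs again later, the relevant part of the word is $1\,x\,w\,x$ or $x\,1\,w\,x$, and $(S_1)$ swaps them. A swap inside $U_i$ leaves the displayed letters and the other $U_j$ alone, so each $U_i$ can be rearranged into $V_i$ and $u=v$ is derivable. Without the letter $1$, $(S_1)$ is never used. $\square$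

So $(\varepsilon_0;+,0,1)$ is finitely axiomatizable, and by Theorem 1 $(\varepsilon_0;+,*,1)$ is not.

## Finite parts, and the truth of $J_p$

From here on we prove Theorem 1. Fix $L$ and $A$ as there; "term" means $L$-term, and clauses about powers are dropped if $\hat{\ }\notin L$. The universe of $A$ contains $0$ even if the symbol $0$ is not in $L$.

**Definition.** Every ordinal is uniquely $\xi=\omega\beta+f$ with $f<\omega$. Its *finite part* is $\mathrm{fp}(\xi)=f$. For example $\mathrm{fp}(\omega^2+\omega3+5)=5$.

**Lemma 2.**

- (O1) If $\xi$ is infinite, $\mathrm{fp}(\eta+\xi)=\mathrm{fp}(\xi)$. If $\xi$ is finite, $\mathrm{fp}(\eta+\xi)=\mathrm{fp}(\eta)+\xi$.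
- (O2) For finite $d\ge1$: $d(\omega\beta+f)=\omega\beta+df$.
- (O3) For $\eta$ infinite and $1\le n<\omega$: $\mathrm{fp}(\eta n)=\mathrm{fp}(\eta)$.
- (O4) For $\eta$ infinite and $\xi=\omega\beta+h$ infinite ($h<\omega$): $\mathrm{fp}(\eta\xi)=\mathrm{fp}(\eta)$ if $h>0$, and $\mathrm{fp}(\eta\xi)=0$ if $h=0$.

*Proof.* (O1) Let $\eta=\omega\gamma+g$. If $\xi=\omega\beta+f$ with $\beta\ge1$, then $g+\omega\beta=\omega\beta$, so $\eta+\xi=\omega(\gamma+\beta)+f$. If $\xi$ is finite, $\eta+\xi=\omega\gamma+(g+\xi)$. (O2) holds because $d\omega=\omega$. (O3) For $n>1$, $\eta n=\eta(n-1)+\eta$; use (O1). (O4) Let $\omega^e$ be the leading power of $\eta$; then $e\ge1$ and $\omega^e\le\eta\le\omega^e c$ for some finite $c$, so $\omega^{e+1}\le\eta\omega\le\omega^ec\,\omega=\omega^{e+1}$. Thus $\eta\omega=\omega^{e+1}$, which is $\omega$ times some ordinal, and so is $\eta\omega\beta$; hence $\mathrm{fp}(\eta\omega\beta)=0$. Since $\eta\xi=\eta\omega\beta+\eta h$, this settles $h=0$; for $h>0$ use (O1) and (O3). $\square$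

*Proof of part 1 of Theorem 1.* For finite $x$ both sides are $(p+2)x$. If $x=\omega a+n$ with $a\ge1$, then $px=\omega a+pn$ by (O2). In both sums the tails of the first two blocks are absorbed by the following $\omega a$, and both sides equal $\omega a\cdot3+n$. $\square$

## Trading the numeral $\bar p$ for a variable, and where that fails

Let $E$ be finite and $p$ very large. No identity in $E$ mentions a number as large as $p$, so one hopes that a derivation of $J_p$ from $E$ treats $\bar p$ as a black box. Replace $\bar p$ by a new variable $y$ throughout the derivation. The result would be a derivation of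
$$(y*x+x)+x=(x+y*x)+x .$$
This is false at $x=y=\omega$: the left side is $\omega^2+\omega2$, the right side $\omega+\omega^2+\omega=\omega^2+\omega$. That would be the desired contradiction.

The hope breaks down at the steps that act inside the numeral. Take $\bar7=(\bar5+1)+1$. Associativity $(u+v)+w=u+(v+w)$ with $u=\bar5$ and $v=w=1$ rewrites $\bar7$ as $\bar5+(1+1)$. If $\bar 7$ has become the letter $y$, that step is no longer an instance of associativity. A derivation may cut the numeral in many ways, so no replacement is consistent along a whole derivation.

One thing survives. In that step associativity produced the number $7$, which is not in $V((u+v)+w)$, only because one of its *variables*, here $u$, carried a closed term of value at least $3$. An identity $l=r$ of $E$ is true for all ordinals, so in that identity we may set $u=\omega$; then the block that was supposed to be $p$ becomes infinite, and, as in the refutation above, its position can be seen in the value. So we do not follow derivations. We build one structure $M_p$ that violates $J_p$, and test each identity of $E$ against it separately, choosing for each a suitable assignment of ordinals.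

Why keep numerals of value $2$ finite? Consider $l=y*x+x*z$ with $y$ standing for $\bar p$ and $z$ for $1+1$. We shall set $y=\omega$ and $x=n$ and want the value $\omega n+2n$, whose finite part shows that the infinite block is followed by $2n$. If we also set $z=\omega$, the value is $\omega n+n\omega=\omega n+\omega$, with finite part $0$, and the information is gone. This is why part 2 speaks of assignments in $\{0,1,2\}$: the values $0,1,2$ are the ones treated exactly.

## Reduced terms: an algebra with the rules for $0$ and $1$ built in

The structure $M_p$ will be a quotient of an algebra of terms. Variables may receive $0$ or $1$, so we let the term algebra simplify such arguments at once.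

**Definition.** $\mathrm{Red}$, the set of *reduced terms*, is the least set of terms that contains $1$ and all variables, is closed under $+$, and contains $s*t$ and $s^t$ whenever $s,t\in\mathrm{Red}\setminus\{1\}$. Let $\mathcal R=\mathrm{Red}\cup\{0\}$, with operations:

- $a\oplus0=a$, $0\oplus b=b$, otherwise $a\oplus b$ is the term $a+b$;
- $a\otimes b=0$ if $a$ or $b$ is $0$; $a\otimes1=a$, $1\otimes b=b$; otherwise the term $a*b$;
- $a{\uparrow}0=1$; $0{\uparrow}b=0$ for $b\ne0$; $1{\uparrow}b=1$; $a{\uparrow}1=a$; otherwise the term $a^b$.

For a term $t$ and $\tau:\mathrm{Var}\to\mathcal R$, $t^\tau$ is the value of $t$ in $\mathcal R$ under $\tau$.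

For example $1+x$, $x*(1+1)$ and $(1+1)^x$ are reduced; $x*1$, $1^x$ and $0+x$ are not. If $l=(y*x+z*x)+u*x$ and $\tau(y)=\bar7$, $\tau(z)=\tau(u)=1$, $\tau(x)=x$, then $l^\tau=(\bar7*x+x)+x$.

**Lemma 3.**

- (R1) For an assignment $\beta$ of ordinals $\ge2$ of $A$, evaluation $\mathcal R\to A$, $s\mapsto s(\beta)$, is a homomorphism. Under such $\beta$, reduced terms have value $\ge1$, and those other than $1$ have value $\ge2$. A reduced term has value at least that of each variable occurring in it. On integers $\ge2$ a reduced term is strictly increasing in each variable that occurs in it.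
- (R2) If $\sigma:\mathrm{Var}\to\mathrm{Red}\setminus\{1\}$, plain substitution $s\mapsto s\sigma$ is a homomorphism $\mathcal R\to\mathcal R$.

*Proof.* (R1) Lower bounds first: variables are $\ge2$, sums are $\ge1+1=2$, and products and powers of terms $\ne1$ are $\ge2\cdot2=2^2=4$. Each rule for $\oplus,\otimes,\uparrow$ is then a correct statement on ordinals; in the rule $0{\uparrow}b=0$, $b$ is reduced, so $b(\beta)\ge1$ and $0^{b(\beta)}=0$. Sums dominate both summands, products of ordinals $\ge1$ dominate both factors, and $a^b$ with $a,b\ge2$ dominates $a$ and $b$; induction gives the statement on variables. Finally, on integers, a sum is strictly increasing in each summand, a product of positive integers in each factor, and $a^b$ with $a,b\ge2$ in both arguments; the last statement follows by induction.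

(R2) The case distinctions only ask whether an argument is $0$ or $1$. Since variables go to elements outside $\{0,1\}$ and compound terms stay compound, $s\sigma\in\{0,1\}$ iff $s\in\{0,1\}$, and then $s\sigma=s$. So the same case applies before and after substitution. $\square$

**Definition.** For $s,s'\in\mathcal R$ write $s\equiv s'$ if $s(\beta)=s'(\beta)$ for all assignments $\beta$ of ordinals $\ge2$ of $A$.

For instance $x*(1+1)\equiv x+x$, while $(1+1)*x\not\equiv x+x$ (take $x=\omega$). By (R1), $\equiv$ is an intersection of kernels of homomorphisms, hence a congruence of $\mathcal R$. We shall use three facts.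

- Equivalent reduced terms contain the same variables: if $v$ occurs in $s$ but not in $s'$, raising $v$ from $2$ to $3$ changes only $s$.
- $s\equiv0$ iff $s=0$, and $s\equiv1$ iff $s=1$, by the lower bounds in (R1).
- A closed reduced term $d$ has a finite value $|d|$. The only one of value $1$ is $1$; the only one of value $2$ is $1+1$, because products and powers are $\ge4$ and a sum of value $2$ has both summands of value $1$.

## Linear terms and their coefficient sequences

The two sides of $J_p$ are sums of blocks $c\,x$. We now describe all reduced terms of this kind.

**Definition.** Fix a variable $x$. The set $\Lambda$ of *linear* terms, and for $s\in\Lambda$ a sequence $\lambda(s)$ of positive integers, are given by: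

- $x\in\Lambda$, $\lambda(x)=(1)$;
- if $s_1,s_2\in\Lambda$ then $s_1+s_2\in\Lambda$, and $\lambda(s_1+s_2)$ is the concatenation of $\lambda(s_1)$ and $\lambda(s_2)$;
- if $s\in\Lambda$ and $d\ne1$ is closed reduced, then $d*s\in\Lambda$ with $\lambda(d*s)=|d|\cdot\lambda(s)$ entrywise, and $s*d\in\Lambda$ with $\lambda(s*d)$ equal to $\lambda(s)$ repeated $|d|$ times.

For example $\lambda((1+1)*(x+\bar3*x))=(2,6)$ and $\lambda((x+\bar3*x)*(1+1))=(1,3,1,3)$. The terms $x+1$, $x*x$ and all powers are not in $\Lambda$. Every member of $\Lambda$ contains $x$, so a term in $\Lambda$ arises by exactly one clause and $\lambda$ is well defined. (The sequence $\lambda(s)$ always has a term as argument; the bare letter $\lambda$ is the ordinal of $A$.) By associativity and left distributivity, if $\lambda(s)=(c_1,\dots,c_k)$ then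
$$s(\xi)=c_1\xi+\dots+c_k\xi\quad\text{for all }\xi\ge2 .\qquad(1)$$
In particular $s(n)=(\sum c_i)n$ for finite $n$, and $s(\omega+1)=\omega k+c_k$, because $c(\omega+1)=\omega+c$.

**Lemma 4.**

- (L1) If $s\equiv s'$ are in $\Lambda$, their sequences have the same length $k$, the same sum and the same last entry. So $\lambda(s)=\lambda(s')$ if $k\le2$.
- (L2) If $s$ is reduced with no variable other than $x$ and $s(n)=Cn$ for all integers $n\ge2$ (some $C\ge1$), then $s\in\Lambda$.
- (L3) If $s\in\Lambda$ and $s'\equiv s$ then $s'\in\Lambda$. Subterms of members of $\Lambda$ are closed or in $\Lambda$.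

*Proof.* (L1) Compare values at $2$ and at $\omega+1$, which lies in $A$; two positive integers are determined by their sum and the second one.

(L2) *First, a claim: if $s$ is reduced with no variable other than $x$ and $s(n)\le C'n$ for all $n\ge2$ and some $C'$, then $s$ is closed, or $x$, or a sum, or a product of a closed and a nonclosed term, and $s(n)=An+B$ with integers $A,B\ge0$.* Induct on $s$. By (R1) a nonclosed term has value $\ge n$ at $n$. So a product of two nonclosed terms is $\ge n^2$, a power with nonclosed exponent is $\ge2^n$, and a power with nonclosed base and closed exponent $\ne1$ is $\ge n^2$; all are excluded by the bound $C'n$. This gives the list of forms. For $s$ closed or $s=x$ the formula is clear. In a sum both summands satisfy the same bound, and in a product with one closed factor the nonclosed factor satisfies it as well; the induction hypothesis gives the formula.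

Now let $s(n)=Cn$ with $C\ge1$, so $A=C$ and $B=0$. Then $s$ is not closed, since a closed term is constant. If $s=x$ we are done. If $s$ is a sum, the constant parts of the summands are $\ge0$ with sum $0$, so both vanish; the summands have values $\ge1$, so their coefficients are $\ge1$; by induction both are in $\Lambda$, hence so is $s$. If $s$ is a product with closed factor $d\ne 1$, the nonclosed factor has constant part $B'$ with $|d|B'=0$, so $B'=0$, its coefficient is $\ge1$, and by induction it is in $\Lambda$; hence so is $s$.

(L3) $s'$ is reduced, contains the same variables as $s$, and $s'(n)=s(n)=(\sum c_i)n$; apply (L2). The second statement is immediate from the definition of $\Lambda$. $\square$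

Fix an odd prime $p$ and put $G=(\bar p*x+x)+x$, so $\lambda(G)=(p,1,1)$. By (L1) and (L3),
$$s\equiv G\ \Longrightarrow\ s\in\Lambda\ \text{ and }\ \lambda(s)=(c_1,c_2,1)\ \text{ with }\ c_1+c_2=p+1.\qquad(2)$$
So the ordinals cannot tell $(p,1,1)$ from $(1,p,1)$ or $(2,p-1,1)$. The structure $M_p$ will set $(p,1,1)$ apart.

## The model $M_p$

**Definition.** Let $s\mathrel\theta s'$ iff $s\equiv s'$ and, in case $s\equiv s'\equiv G$, also $[\lambda(s)=(p,1,1)\iff\lambda(s')=(p,1,1)]$.

So $\theta$ cuts the $\equiv$-class of $G$ into two pieces and changes nothing else. For instance $\bar p*x+x*(1+1)\mathrel\theta G$, but $(x+\bar p*x)+x$ is not $\theta$-related to $G$.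

**Lemma 5.** $\theta$ is a congruence of $\mathcal R$.

*Proof.* It is an equivalence relation. By transitivity it is enough to vary one argument. Let $s\mathrel\theta s'$ and $u\in\mathcal R$; apply one operation to $s,u$ and to $s',u$, with $u$ on the same side both times. The results are $\equiv$-equivalent, since $\equiv$ is a congruence.

**Step 1: arguments $0$ and $1$.** If $s\in\{0,1\}$ then $s'=s$ and the results are equal; likewise if $s'\in\{0,1\}$. So let $s,s'\notin\{0,1\}$. If $u=0$, the results are $s$ and $s'$ (for $\oplus$), both $0$ (for $\otimes$ and $0{\uparrow}$), or both $1$ (for ${\uparrow}0$). If $u=1$ and the operation is not $\oplus$, the results are $s$ and $s'$, or both $1$ (for $1{\uparrow}$). In every case they are $\theta$-related.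

**Step 2: compound results.** In the remaining cases (including $\oplus$ with $u=1$) the results are genuine compound terms $w,w'$ with $w\equiv w'$. If $w\not\equiv G$ then $w\mathrel\theta w'$. So let $w\equiv G$; then $w,w'\in\Lambda$ by (2). We show that $\lambda(w)=(p,1,1)$ implies $\lambda(w')=(p,1,1)$; the converse is symmetric.

- $w=s+u$ or $w=u+s$. A sum in $\Lambda$ has both summands in $\Lambda$, so $s,s',u\in\Lambda$ (in particular $u\ne1$). As $\lambda(w)$ has length $3$, $\lambda(s)$ has length $\le2$, so $\lambda(s)=\lambda(s')$ by (L1), and $\lambda(w)=\lambda(w')$.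
- $w$ is a product and $s$ is closed. Then $u\in\Lambda$, and $s'$ is closed with $|s'|=|s|$ because $s'\equiv s$. So $\lambda(w)=\lambda(w')$.
- $w=s*u$ with $s\in\Lambda$ and $u$ closed, $|u|\ge2$. The length $3$ of $\lambda(w)$ is $|u|$ times that of $\lambda(s)$, so $\lambda(s)$ has length $1$. By (L3) and (L1), $s'\in\Lambda$ and $\lambda(s)=\lambda(s')$; hence $\lambda(w)=\lambda(w')$.
- $w=u*s$ with $s\in\Lambda$ and $u$ closed, $|u|\ge2$. Then the last entry of $\lambda(w)$ is at least $2$, contrary to (2). So this does not occur.
- Powers are never in $\Lambda$. $\square$

Let $M_p=\mathcal R/\theta$, an $L$-structure. It violates $J_p$: at the class of $x$ the two sides are the classes of $(\bar p*x+x)+x$ and $(x+\bar p*x)+x$. These terms are equivalent to $G$, since $J_p$ is true in $A$, and they have $\lambda=(p,1,1)$ and $(1,p,1)$. So they are not $\theta$-related.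

What remains is to show that $M_p$ satisfies every identity that is true in $A$ and "does not know" $p$.

**Proposition 6.** If $l=r$ is true in $A$ and $p\notin V(l)\cup V(r)$, then $l=r$ is true in $M_p$.

## Testing an identity with $\omega$ in place of hidden numerals

Before the proof, one test by hand. Take $p=7$ and the candidate identity
$$(m*x+x)+x=(x+m*x)+x,\qquad m=(y+y)+1 .$$
With $y\mapsto\bar3$ it would carry $(7,1,1)$ to $(1,7,1)$. Put $y=\omega$, $x=n$. Then $m=\omega2+1$, and $\mathrm{fp}(m\,n)=1$ by (O3). The left side has finite part $1+2n$ and the right side $1+n$. So the candidate is not true in $A$. The infinite block sits where the $7$ was, and the slope of the finite part in $n$ adds up the coefficients to the right of it. The proof makes this work in general.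

*Proof of Proposition 6.*

**Step 1: separating the values $0$ and $1$ from the rest.** The purpose is to replace $l,r$ by reduced terms whose variables receive neither $0$ nor $1$.

Let $\tau:\mathrm{Var}\to\mathcal R$; we must show $l^\tau\mathrel\theta r^\tau$. For every $\beta$ as in (R1), $l^\tau(\beta)$ is the value of $l$ in $A$ at $v\mapsto\tau(v)(\beta)$, and similarly for $r$. Since $l=r$ is true in $A$, $l^\tau\equiv r^\tau$. If $l^\tau\not\equiv G$ we are done. Otherwise, by symmetry, it suffices to assume $\lambda(l^\tau)=(p,1,1)$ and to show $\lambda(r^\tau)=(p,1,1)$. By (2) we can write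
$$\lambda(r^\tau)=(c_1',c_2',1),\qquad c_1'+c_2'=p+1.\qquad(3)$$

Let $\tau_0(v)=\tau(v)$ if $\tau(v)\in\{0,1\}$, and $\tau_0(v)=v$ otherwise. Put $l'=l^{\tau_0}$ and $r'=r^{\tau_0}$. Let $\sigma(v)=\tau(v)$ if $\tau(v)\notin\{0,1\}$, and arbitrary in $\mathrm{Red}\setminus\{1\}$ otherwise. Substitution by $\sigma$ is a homomorphism by (R2), and it sends $\tau_0(v)$ to $\tau(v)$; so $l^\tau=l'\sigma$ and $r^\tau=r'\sigma$. As $l=r$ is true in $A$ also when some variables are set to $0$ or $1$, $l'\equiv r'$. Neither is $0$, since $l'\sigma,r'\sigma\ne0$; so both are reduced, and they contain the same variables. (In the example after the definition of $\mathcal R$, $l'=(y*x+x)+x$ and $\sigma(y)=\bar7$.)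

By induction on $l$, every subterm of $l'$ is $m_0^{\tau_0}$ for a subterm $m_0$ of $l$: for variables and constants this is clear, and the value of $a\circ b$ is either $(a\circ b)^{\tau_0}$ as a compound term, whose proper subterms are subterms of $a^{\tau_0}$ or $b^{\tau_0}$, or it is one of $a^{\tau_0},b^{\tau_0},0,1$. Evaluating at $2$ and using (R1), $m_0^{\tau_0}(2,\dots,2)$ is the value of $m_0$ at an assignment into $\{0,1,2\}$. Hence
$$m(2,\dots,2)\in V(l),\ \text{ so }\ m(2,\dots,2)\ne p,\ \text{ for every subterm } m \text{ of } l'.\qquad(4)$$

**Step 2: the case that $l'$ is a variable.** This removes a degenerate case. If $l'=v$, then $r'$ contains only $v$ and $r'(n)=n$. By (L2), with $v$ in the role of $x$, $r'$ is linear in $v$ with entries of sum $1$, so its sequence is $(1)$. A sum has length $\ge2$, $d*s$ has entries $\ge2$, and $s*d$ has length $\ge2$; so $r'=v$. Then $r^\tau=l^\tau$ and we are done. From now on $l'$ is not a variable.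

**Step 3: the shape of $t:=l'\sigma$.** We list all terms with sequence $(p,1,1)$; here primality is used. First, $t\ne x$. Next, $t$ is not $d*s$, because its last entry is $1$. It is not $s*d$: that would need $|d|=3$ and three equal entries. So $t=t_1+t_2$, and $\lambda(t_1),\lambda(t_2)$ are $(p),(1,1)$ or $(p,1),(1)$. The terms in $\Lambda$ with these sequences are as follows.

- $(1)$: only $x$, as in Step 2.
- $(1,1)$: not $d*s$; a sum must be $x+x$; and $s*d$ needs $|d|=2$, so $d=1+1$, and $s=x$. So $x+x$ or $x*(1+1)$.
- $(p)$: not $x$, not a sum, not $s*d$. So $q*s$ with $|q|\ge2$ dividing $p$; as $p$ is prime, $|q|=p$ and $\lambda(s)=(1)$. So $q*x$ with $q$ closed, $|q|=p$.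
- $(p,1)$: not $d*s$ (last entry $1$), not $s*d$ (the entries differ). So a sum of terms with sequences $(p)$ and $(1)$, that is, $q*x+x$ with $|q|=p$.

Hence, for some closed $q$ with $|q|=p$, the term $t$ is
$$(q*x+x)+x,\qquad q*x+(x+x),\qquad\text{or}\qquad q*x+x*(1+1).$$
For a composite number such as $4$ the third item would fail: $(1+1)*((1+1)*x)$ has sequence $(4)$ and no closed subterm of value $4$.

**Step 4: the test assignments $\alpha_n$, $2\le n<\omega$.** These replace numerals of value $\ge3$ by $\omega$. Let $v$ be a variable of $l'$ (equivalently, of $r'$). Then $\sigma(v)$ is a proper subterm of $t$, because $l'$ is not a variable, and $\sigma(v)\ne1$. The proper subterms of $t$ are closed or among those in the table, so we can define: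

| $\sigma(v)$ | $\alpha_n(v)$ |
|---|---|
| closed, $\lvert\sigma(v)\rvert=2$ | $2$ |
| closed, $\lvert\sigma(v)\rvert\ge3$ | $\omega$ |
| $x$ | $n$ |
| $q*x$ | $\omega n$ |
| $q*x+x$ | $\omega n+n$ |
| $x+x$ or $x*(1+1)$ | $2n$ |

(Other variables get the value $2$.) All values are $\ge2$. They lie in $A$, because $\lambda>\omega$ and $\lambda$ is closed under $+$ and $*$. Since $l'\equiv r'$,
$$l'(\alpha_n)=r'(\alpha_n)\quad\text{for all } n\ge2.\qquad(5)$$

**Step 5: the left side.** We show: *there is $e$ independent of $n$ such that, for all $n\ge2$, $l'(\alpha_n)$ is infinite with finite part $e+2n$.* Let $w$ be a subterm of $l'$. Recall that variables have images $\ne1$, so if $w\sigma$ is a compound term and $w$ is not a variable, then $w$ is compound with the same main operation.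

- $w\sigma=q$. All variables of $w$ have closed images, so $\mu:=w(\alpha_n)$ does not depend on $n$. If all of these images had value $2$ (or $w$ had no variables), then $p=|w\sigma|=w(2,\dots,2)$, contradicting (4). So some variable of $w$ has an image of value $\ge3$ and is assigned $\omega$; by (R1), $\mu$ is infinite.
- $w\sigma=x$. Then $w$ is a variable, of value $n$.
- $w\sigma=1+1$. Then $w$ is a variable of value $2$, or $w=1+1$. The value is $2$.
- $w\sigma=q*x$. Then $w$ is a variable of value $\omega n$, or $w=m*z$ with $m\sigma=q$ and $z\sigma=x$, of value $\mu n$ with $\mu$ infinite and independent of $n$. By (O3) the value is infinite with finite part independent of $n$.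
- $w\sigma=q*x+x$. Then $w$ is a variable of value $\omega n+n$, or a sum of a term as in the previous item and a variable of value $n$. The value is infinite with finite part $e+n$, $e$ independent of $n$.
- $w\sigma=x+x$ or $x*(1+1)$. Then $w$ is a variable of value $2n$, or a sum of two variables of value $n$, or a product with values $n\cdot2$. The value is $2n$.

Since $l'$ is not a variable and $t=l'\sigma$ is a sum, $l'=l_1+l_2$ with $l_i\sigma=t_i$. For $t=(q*x+x)+x$ the finite part is $(e+n)+n$; for the other two shapes it is $e+2n$. This proves the claim.

**Step 6: the right side.** We show that the finite part of $r'(\alpha_n)$ grows with a slope read off from a final segment of $\lambda(r'\sigma)$. Let $s$ be a subterm of $r'$. Then $s\sigma$ is a subterm of $r'\sigma=r^\tau\in\Lambda$, so by (L3) it is closed or in $\Lambda$.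

(A) *If $s\sigma$ is closed, then $s(\alpha_n)$ is independent of $n$, and if it is finite it equals $|s\sigma|$.* All variables of $s$ have closed images, hence values $2$ or $\omega$ independent of $n$. If $s(\alpha_n)$ is finite, then by (R1) no variable of $s$ has value $\omega$; so each has value $2=|\sigma(v)|$, and $s(\alpha_n)=|s\sigma|$.

(B) *Let $s\sigma\in\Lambda$ with $\lambda(s\sigma)=(c_1,\dots,c_k)$. Then either $s(\alpha_n)=(\sum c_i)n$ for all $n\ge2$, or for all $n\ge2$ $s(\alpha_n)$ is infinite with finite part $f+gn$, where $f,g\ge0$ do not depend on $n$ and $g=\sum_{i>h}c_i$ for some $1\le h\le k$.* So $g$ is the sum of a proper, possibly empty, final segment. We use induction on $s$, and call the two alternatives "finite" and "infinite".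

- *$s$ a variable.* The images $x$, $x+x$, $x*(1+1)$ give $n,2n,2n$, as required for the sequences $(1),(1,1),(1,1)$. The image $q*x$ gives $\omega n$, so $f=g=0$. The image $q*x+x$, with sequence $(p,1)$, gives $\omega n+n$, so $f=0$, $g=1$.
- *$s=a+b$.* Then $a\sigma,b\sigma\in\Lambda$. If $b$ is infinite, the finite part of $s$ is that of $b$ by (O1), and a proper final segment of $\lambda(b\sigma)$ is one of $\lambda(s\sigma)$. If $b$ is finite and $a$ infinite, the finite part is $f_a+(g_a+\sum\lambda(b\sigma))n$, and a proper final segment of $\lambda(a\sigma)$ followed by $\lambda(b\sigma)$ is a proper final segment of $\lambda(s\sigma)$. If both are finite, add.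
- *$s=a*b$ with $a\sigma$ closed, $b\sigma\in\Lambda$.* Then $\lambda(s\sigma)=|a\sigma|\,\lambda(b\sigma)$. By (A) the value of $a$ does not depend on $n$. If it is finite, it is $|a\sigma|$, and the value of $b$ (if finite) or its finite part (if infinite, by (O2)) is multiplied by $|a\sigma|$, as are the entries of the sequence. If $a$'s value is infinite and $b$ is finite, the finite part is that of $a$'s value by (O3), constant in $n$; so $g=0$. If both are infinite, then by (O4) the finite part is that of $a$'s value or $0$ according to whether $f_b+g_bn>0$ or not. This condition is the same for all $n\ge2$, as it fails only if $f_b=g_b=0$. So the finite part is constant and $g=0$.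
- *$s=a*b$ with $a\sigma\in\Lambda$, $b\sigma$ closed.* All terms between $s\sigma$ and $r'\sigma$ are in $\Lambda$, and the length of the sequence does not decrease on the way up to $r'\sigma$. So the length of $\lambda(s\sigma)$, which is $|b\sigma|$ times that of $\lambda(a\sigma)$, is at most $3$. As $b\sigma\ne1$, $|b\sigma|\in\{2,3\}$. Suppose $|b\sigma|=3$. Then $\lambda(s\sigma)=(c,c,c)$ already has length $3$. Sums, and right multiplications by closed terms, make the sequence longer, so between $s\sigma$ and $r'\sigma$ only left multiplications by closed terms occur. Hence $\lambda(r'\sigma)$ has three equal entries; by (3) the last is $1$, so $c_1'+c_2'=2$, contradicting $c_1'+c_2'=p+1\ge4$. So $|b\sigma|=2$ and $b\sigma=1+1$; $b$ is a variable of value $2$ or $b=1+1$, and its value is $2$. The sequence $\lambda(s\sigma)$ is $\lambda(a\sigma)$ written twice. If $a$ is finite, the value of $s$ is $2\sum\lambda(a\sigma)\cdot n$, as required. If $a$ is infinite, the finite part is unchanged by (O3), and a proper final segment of $\lambda(a\sigma)$ is one of $\lambda(s\sigma)$.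
- *$s$ is not a power and not $1$*, since $s\sigma\in\Lambda$.

**Step 7: comparing slopes.** Apply (B) to $s=r'$. By (5) and Step 5, $r'(\alpha_n)$ is infinite, so the second alternative holds and $f+gn=e+2n$ for all $n\ge2$. Hence $g=2$. But $g$ is the sum of a proper final segment of $(c_1',c_2',1)$, so $g\in\{0,\,1,\,1+c_2'\}$. Therefore $c_2'=1$, and $c_1'=p$ by (3). Thus $\lambda(r^\tau)=(p,1,1)$. $\square$

*Proof of part 2 of Theorem 1.* Let $E$ be a set of identities true in $A$ with $p\notin V(l)\cup V(r)$ for every $(l=r)\in E$. By Proposition 6, $M_p$ satisfies $E$. It violates $J_p$. By soundness, $E\not\vdash J_p$. The remaining assertions of Theorem 1 were deduced from parts 1 and 2 at the start. $\square$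

**Remark.** If $0\notin L$, the same proof applies to the structure of positive ordinals below $\lambda$, with $\mathrm{Red}$ in place of $\mathcal R$. Indeed $\mathrm{Red}$ is closed under $\oplus,\otimes,\uparrow$, since none of these yields $0$ from arguments other than $0$; maps $\tau$ now never take the value $0$; and all assignments used in the proof consist of positive ordinals.
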